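\title{The Fitting height of a finite group with a fixed-point-free automorphism satisfying a polynomial identity}

\begin{abstract}
Let $f=a_0+a_1x+\dots+a_dx^d$ be a non-zero integer polynomial, and let $\alpha$ be a fixed-point-free automorphism of a finite group $G$ such that $g^{a_0}\alpha(g)^{a_1}\cdots\alpha^d(g)^{a_d}=1$ for all $g\in G$. We prove that if $|G|$ is prime to an explicit integer depending only on $f$, then the Fitting height of $G$ is at most the number of distinct irreducible factors of $f$ other than $x$ and $x-1$. The proof follows the eigenvalues of $\alpha$ down a tower of sections of prime power order: an eigenvalue of multiplicative order $e$ on one level forces a full coset of the $e$-th roots of unity among the eigenvalues on the next level. We also describe, in terms of the roots of $f$, the exact bound under the linearized form of the identity, and we show that the bound by the number of irreducible factors is attained.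
\end{abstract}

\section{The problem and the results}\label{sec:intro}

All groups are finite unless said otherwise. An automorphism $\alpha$ of a group $G$ is \emph{fixed-point-free} if $\alpha(g)=g$ implies $g=1$. The \emph{Fitting height} $h(G)$ of a solvable group $G$ is the length $h$ of a shortest series $1=G_0\le G_1\le\dots\le G_h=G$ of normal subgroups with all $G_{i+1}/G_i$ nilpotent. It counts the nilpotent layers needed to build $G$: $h(G)=0$ means $G=1$, and $h(G)\le1$ means that $G$ is nilpotent. By Rowley's theorem a group with a fixed-point-free automorphism is solvable, so its Fitting height is defined. Classical theorems of Thompson and Berger bound the Fitting height of groups with a fixed-point-free automorphism of coprime order.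

A hypothesis on the order of $\alpha$ implies an identity in $G$. Indeed, if $\alpha$ is fixed-point-free, then every $g\in G$ has the form $y^{-1}\alpha(y)$ (Lemma~\ref{lem:fpf}), so $\alpha^n=1$ gives
\begin{equation}\label{eq:telescope}
g\,\alpha(g)\cdots\alpha^{n-1}(g)=y^{-1}\alpha(y)\cdot\alpha(y)^{-1}\alpha^2(y)\cdots\alpha^{n-1}(y)^{-1}\alpha^n(y)=y^{-1}\alpha^n(y)=1 .
\end{equation}
This is the case $f=1+x+\dots+x^{n-1}$ of the \emph{ordered identity} attached to a polynomial $f=a_0+a_1x+\dots+a_dx^d\in\mathbb Z[x]$:
\begin{equation}\label{eq:identity}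
g^{a_0}\,\alpha(g)^{a_1}\,\alpha^2(g)^{a_2}\cdots\alpha^d(g)^{a_d}=1\qquad\text{for all }g\in G .
\end{equation}
On an abelian group, \eqref{eq:identity} says that $f(\alpha)=0$. It is natural to ask how $f$ controls $h(G)$.

The simplest cases suggest an answer. If $f=a_0$ is a non-zero constant and $\gcd(|G|,a_0)=1$, then $G=1$. If $f=1+x$, then inversion is an automorphism of $G$, so $G$ is abelian and $h(G)\le1$. If $n=\ell^m$ is a prime power, then $1+x+\dots+x^{n-1}=\Phi_\ell\Phi_{\ell^2}\cdots\Phi_{\ell^m}$ has $m$ irreducible factors, where $\Phi_j$ is the $j$-th cyclotomic polynomial, and we shall see that height $m$ occurs. One is led to guess that each nilpotent layer of $G$ uses up one irreducible factor of $f$. Some primes have to be excluded: the group of order $3$ with inversion satisfies \eqref{eq:identity} for $f=3$. The following conjecture is posed in \cite{source}. In it, the number of irreducible factors of $f$ is the number of non-constant irreducible factors in a factorization in $\mathbb Q[x]$, counted with multiplicity; thus $2(x+1)^2$ has two and a non-zero constant has none.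

\medskip
\noindent\textbf{Conjecture.} \emph{For every non-zero $f\in\mathbb Z[x]$ there is an integer $k>0$ with the following property. If $G$ is a finite solvable group with $\gcd(|G|,k)=1$ and $\alpha$ is a fixed-point-free automorphism of $G$ satisfying \eqref{eq:identity}, then $h(G)$ is at most the number of irreducible factors of $f$.}
\medskip

We prove the conjecture. The proof uses only the linear shadow of \eqref{eq:identity}. A \emph{section} of $(G,\alpha)$ is a quotient $S/T$ with $T\trianglelefteq S\le G$ and $S,T$ both $\alpha$-invariant. An elementary abelian $p$-section is a vector space over $\mathbb F_p$ on which $\alpha$ acts linearly. We say that $(G,\alpha)$ satisfies $(\ast)_f$ if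
\[
(\ast)_f\qquad f(\alpha)=0 \text{ on every elementary abelian section of } (G,\alpha).
\]
The ordered identity implies $(\ast)_f$: for $g\in S$, the image in $S/T$ of the left side of \eqref{eq:identity} is $f(\alpha)(gT)$ in additive notation.

Let $\operatorname{cont}(f)$ be the greatest common divisor of the coefficients of $f$, and let $\operatorname{Res}$ denote the resultant.

\begin{theorem}\label{thm:A}
Let $f\in\mathbb Z[x]$ be non-zero of degree $d$. If $d=0$, put $k=|f|$. If $d\ge1$, put
\[
k=2\,(d^2)!\;\operatorname{cont}(f)\prod_{2\le n\le d^2,\ \Phi_n\nmid f}|\operatorname{Res}(f,\Phi_n)| .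
\]
Let $G$ be a finite solvable group with $\gcd(|G|,k)=1$, and let $\alpha$ be a fixed-point-free automorphism of $G$ satisfying $(\ast)_f$. Then $h(G)$ is at most the number of distinct irreducible factors of $f$ in $\mathbb Q[x]$, up to scalars, different from $x$ and $x-1$. In particular the conjecture holds.
\end{theorem}

The integer $k$ is positive, because each $\Phi_n$ in the product is irreducible and does not divide $f$.

The proof finds more structure among the roots of $f$ than a list of factors. For a field $F$ let $\mu_n(F)$ be the group of $n$-th roots of unity in $F$.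

\begin{definition}\label{def:chain}
Let $\deg f\ge1$. An \emph{$f$-chain of length $h\ge1$} consists of non-zero complex numbers $r_1,\dots,r_h$ and positive integers $e_0=1,e_1,\dots,e_{h-1}$ such that, for $1\le i\le h$,
\begin{enumerate}
\item[(i)] every element of the coset $r_i\mu_{e_{i-1}}(\mathbb C)$ is a root of $f$;
\item[(ii)] $r_i^{e_{i-1}}\ne1$;
\item[(iii)] if $i<h$, the group $\langle r_i\rangle\mu_{e_{i-1}}(\mathbb C)$ is finite of order $e_i$.
\end{enumerate}
Let $\nu(f)$ be the maximal length of an $f$-chain, and $\nu(f)=0$ if there is none.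
\end{definition}

The number $\nu(f)$ is at most the bound of Theorem~\ref{thm:A} (Lemma~\ref{lem:nu}), and it can be smaller. For $f=(x+1)(x-2)$ a chain of length $2$ needs $r_1=-1$, $e_1=2$ and a pair of roots $\pm r_2$; there is no such pair, so $\nu(f)=1$.

\begin{theorem}\label{thm:B}
Let $f\in\mathbb Z[x]$ have degree $d\ge1$.
\begin{enumerate}
\item[(1)] There is an integer $k_1=k_1(f)>0$ such that $h(G)\le\nu(f)$ for every finite solvable group $G$ with $\gcd(|G|,k_1)=1$ and a fixed-point-free automorphism satisfying $(\ast)_f$. In particular this holds under the ordered identity \eqref{eq:identity}.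
\item[(2)] For $(\ast)_f$ this is best possible: for every integer $K>0$ there is a pair $(G,\alpha)$ with $\alpha$ fixed-point-free, $(\ast)_f$, $\gcd(|G|,K)=1$ and $h(G)=\nu(f)$.
\item[(3)] For $f=1+x+\dots+x^{n-1}$ with $n\ge2$, we have $\nu(f)=\Omega(n)$, the number of prime factors of $n$ counted with multiplicity. For every $K$ this height is attained by groups of order prime to $K$ satisfying the ordered identity \eqref{eq:identity}. For $n=\ell^m$ with $\ell$ prime, $f$ has exactly $m$ irreducible factors. So the bound in the conjecture is attained for every number $m\ge1$ of factors, whatever $k$ is.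
\end{enumerate}
\end{theorem}

Thus $\nu(f)$ is the exact bound under $(\ast)_f$. Under the stronger ordered identity it is an upper bound for all $f$ of degree at least $1$, and it is exact for $f=1+x+\dots+x^{n-1}$; we claim no exactness under the ordered identity for other $f$.

Section~\ref{sec:two} shows the mechanism on a group of height two. Section~\ref{sec:prelim} collects the standard facts. Section~\ref{sec:key} proves the statement on cosets of eigenvalues, and Section~\ref{sec:towers} produces the sections to which it applies. Theorems~\ref{thm:A} and~\ref{thm:B} are proved in Sections~\ref{sec:A} and~\ref{sec:B}.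

\section{The mechanism at height two}\label{sec:two}

Let $p\ne q$ be odd primes, and let $G=W\rtimes C$, where $C$ has order $p$ and acts faithfully on the elementary abelian $q$-group $W$. Suppose that $\alpha$ is fixed-point-free, leaves $W$ and $C$ invariant, inverts $C$, and satisfies $(\ast)_f$. Here $h(G)=2$, and we look for two irreducible factors of $f$.

Let $A$ be the linear map induced by $\alpha$ on $W\otimes\overline{\mathbb F}_q$. Then $AcA^{-1}=\alpha(c)=c^{-1}$ for $c\in C$. The group $C$ is diagonalizable and faithful, so there is a non-trivial character $\lambda$ of $C$ with non-zero weight space $W_\lambda$. For $w\in W_\lambda$ we have $cAw=Ac^{-1}w=\lambda(c)^{-1}Aw$. So $A$ interchanges $W_\lambda$ and $W_{\lambda^{-1}}$, and these are different because $p$ is odd. Let $w\in W_\lambda$ be an eigenvector of $A^2$ with eigenvalue $s=r^2\neq0$. Then $w$ and $Aw$ are linearly independent, and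
\[
A(Aw+rw)=r(Aw+rw),\qquad A(Aw-rw)=-r(Aw-rw).
\]
So the eigenvalue $-1$ of $\alpha$ on the acting group $C$ has forced a full coset $r\mu_2=\{r,-r\}$ of eigenvalues on $W$. As $\alpha$ is fixed-point-free, $1$ is not an eigenvalue, and therefore $r\ne\pm1$.

Now read off the factors. On $C$ the condition $(\ast)_f$ says $p\mid f(-1)$. If $p$ is prime to $f(-1)=\pm\operatorname{Res}(f,\Phi_2)$ whenever that number is non-zero, then $f(-1)=0$, and $\Phi_2=x+1$ divides $f$. On $W$ the condition says that $r$ is a root of $f$ modulo $q$. If $q\nmid\operatorname{cont}(f)$, then $r$ is a root modulo $q$ of a primitive irreducible factor of $f$, and this factor is not $\pm x$ or $\pm(x\pm1)$ since $r\ne0,\pm1$. These are the two factors.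

\begin{example}\label{ex:605}
The resultants cannot be dropped from $k$ in Theorem~\ref{thm:A}. Let $f=x^2-6$, which is irreducible. Let $W=\mathbb F_{11}^2$ with basis $w_1,w_2$, let $C$ be generated by $\operatorname{diag}(3,4)$, which has order $5$ since $3^5\equiv 1$ and $3\cdot4\equiv1 \pmod{11}$, and let $Aw_1=w_2$, $Aw_2=6w_1$. Conjugation by $A$ inverts $C$, so $\alpha(w,c)=(Aw,c^{-1})$ is an automorphism of $G=W\rtimes C$. It is fixed-point-free because $A^2=6\ne1$. On $G/W$ we have $f(\alpha)=1-6=0$, on $W$ we have $f(A)=0$, and every non-trivial elementary abelian section is isomorphic to $G/W$ or to a section of $W$. So $(\ast)_f$ holds, $h(G)=2$, and $|G|=605$ is prime to $2\cdot4!\cdot\operatorname{cont}(f)=48$. The prime $5$ is excluded by $f(-1)=-5$.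
\end{example}

In general one wants to iterate. Suppose we have elementary abelian sections $V_1,\dots,V_h$, where the group behind $V_i$ acts faithfully on $V_{i+1}$. An eigenvalue of order $e_1$ on $V_1$ should force a coset $r_2\mu_{e_1}$ of eigenvalues on $V_2$. This coset avoids $1$, so it contains an element whose order $e_2$ is a proper multiple of $e_1$, and we continue. The orders $e_1\mid e_2\mid\cdots$ give distinct cyclotomic factors, and the last level gives one more factor. Three difficulties arise.
\begin{enumerate}
\item[(D1)] The integer $k$ may depend only on $f$, while the order of $\alpha$ is not bounded and need not be prime to $|G|$. So the orders $e_i$ must be bounded in terms of $d$.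
\item[(D2)] One needs $h(G)$ invariant sections of prime power order, each acting faithfully on the next. These are the towers of Section~\ref{sec:towers}.
\item[(D3)] The acting sections cannot be expected to be abelian; one can reach class at most $2$ and prime exponent. For such groups the argument with weights breaks down and is replaced by a count of dimensions.
\end{enumerate}

\section{Preliminaries}\label{sec:prelim}

We write $x^y=y^{-1}xy$ and $[x,y]=x^{-1}y^{-1}xy$, and $[X,Y,Z]=[[X,Y],Z]$ for subgroups. The following textbook facts are used.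
\begin{enumerate}
\item[(F1)] \emph{Fitting series.} The Fitting subgroup $F(G)$ is the largest nilpotent normal subgroup of $G$. The upper Fitting series $F_0=1$, $F_i/F_{i-1}=F(G/F_{i-1})$ consists of characteristic subgroups, and for solvable $G$ it reaches $G$ after exactly $h(G)$ steps. A nilpotent group is the direct product of its Sylow subgroups.
\item[(F2)] \emph{P.~Hall's theorems.} Let $G$ be solvable. For each set $\pi$ of primes, any two Hall $\pi$-subgroups of $G$ are conjugate. A \emph{Sylow system} is a family $\{S_p\}$ of Sylow subgroups, one for each prime $p$ dividing $|G|$, with $S_pS_q=S_qS_p$ for all $p,q$. Sylow systems exist and any two are conjugate. The product of the $S_p$ with $p\in\pi$ is a Hall $\pi$-subgroup. A Hall $\pi$-subgroup of $G$ meets a normal subgroup $M$ in a Hall $\pi$-subgroup of $M$.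
\item[(F3)] \emph{$p$-groups.} The Frattini subgroup of a $p$-group $B$ is $\Phi(B)=B'B^p$; it is characteristic, $B/\Phi(B)$ is elementary abelian, and $\Phi(B)<B$ if $B\neq1$. If $B'\le Z(B)$, then $[x,y]$ is multiplicative in each variable and $(xy)^n=x^ny^n[y,x]^{n(n-1)/2}$.
\item[(F4)] \emph{Three subgroups lemma.} If $[X,Y,Z]=1$ and $[Y,Z,X]=1$, then $[Z,X,Y]=1$.
\item[(F5)] \emph{Coprime action.} Let $P$ act on $B$ with $\gcd(|P|,|B|)=1$. Then (a) $[B,P,P]=[B,P]$; (b) if $P$ acts trivially on an invariant normal subgroup $B_0$ and on $B/B_0$, then it acts trivially on $B$; (c) if $B$ is a $p$-group and $P$ acts trivially on $B/\Phi(B)$, then it acts trivially on $B$.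
\item[(F6)] \emph{Matrix algebras.} Let $M$ be a finite-dimensional vector space over an algebraically closed field. A subalgebra of $\operatorname{End}(M)$ acting irreducibly is all of $\operatorname{End}(M)$ (Burnside). Every algebra automorphism of $\operatorname{End}(M)$ is conjugation by an invertible element (Skolem--Noether). Every finite-dimensional $\operatorname{End}(M)$-module has the form $M\otimes T$ with action on the first factor, and the operators commuting with this action are the $1\otimes c$ with $c\in\operatorname{End}(T)$.
\item[(F7)] \emph{Polynomials.} For non-constant $f,g\in\mathbb Z[x]$, the integer $\operatorname{Res}(f,g)$ lies in $f\mathbb Z[x]+g\mathbb Z[x]$, and it is zero if and only if $f$ and $g$ have a common complex root. The polynomials $\Phi_n\in\mathbb Z[x]$ are monic and irreducible, the complex roots of $\Phi_n$ are the elements of order $n$, and $x^n-1=\prod_{j\mid n}\Phi_j$. Hence an element of order $n$ in $\overline{\mathbb F}_p^{\,*}$ is a root of $\Phi_n$ modulo $p$: it is a root of some $\Phi_j$ with $j\mid n$, and then its $j$-th power is $1$, so $j=n$.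
\end{enumerate}

If $\{S_p\}$ is a Sylow system of $G$ and $M\trianglelefteq G$, then
\begin{equation}\label{eq:restrict}
\{S_p\cap M\}\text{ is a Sylow system of }M
\end{equation}
(with trivial members for the primes not dividing $|M|$). Indeed, for $p\ne q$ the Hall $\{p,q\}$-subgroup $S_pS_q\cap M$ of $M$ contains the set $(S_p\cap M)(S_q\cap M)$, which has the same cardinality. So this set is a subgroup, and the two factors permute.

\begin{lemma}\label{lem:fpf}
Let $\alpha$ be a fixed-point-free automorphism of a finite solvable group $G$.
\begin{enumerate}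
\item[(a)] The maps $x\mapsto x^{-1}\alpha(x)$ and $x\mapsto x\alpha(x)^{-1}$ are bijections of every $\alpha$-invariant subgroup onto itself.
\item[(b)] $\alpha$ is fixed-point-free on every section $S/T$. In particular $1$ is not an eigenvalue of $\alpha$ on an elementary abelian section.
\item[(c)] $G$ has a Sylow system all of whose members are $\alpha$-invariant.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) If $x^{-1}\alpha(x)=y^{-1}\alpha(y)$, then $\alpha$ fixes $yx^{-1}$. If $x\alpha(x)^{-1}=y\alpha(y)^{-1}$, then $\alpha$ fixes $y^{-1}x$. So both maps are injective, and they map each invariant subgroup, a finite set, into itself.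

(b) Let $g\in S$ with $g^{-1}\alpha(g)\in T$. By (a) applied to $T$, $g^{-1}\alpha(g)=y^{-1}\alpha(y)$ with $y\in T$, and $g=y\in T$ by injectivity on $G$.

(c) Let $\Sigma$ be a Sylow system. By (F2), $\alpha(\Sigma)=\Sigma^g$ for some $g$. Write $g=x\alpha(x)^{-1}$. Then $\alpha(\Sigma^x)=\Sigma^{g\alpha(x)}=\Sigma^x$, and $\alpha$ fixes each member of $\Sigma^x$ since there is one for each prime.
\end{proof}

The next lemma makes the orders of the eigenvalues grow from level to level.

\begin{lemma}\label{lem:cyclic}
Let $F$ be a field with $|\mu_e(F)|=e$, and let $r\in F^*$ with $r^e\ne1$. Suppose that $\Gamma=\langle r\rangle\mu_e(F)$ is finite of order $e^+$. Then $e\mid e^+$, $e<e^+$, and the coset $r\mu_e(F)$ contains an element of order $e^+$.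
\end{lemma}

\begin{proof}
The group $\mu_e(F)$ is a proper subgroup of $\Gamma$, and $\Gamma$ is cyclic, being a finite subgroup of $F^*$. Identify $\Gamma$ with $\mathbb Z/e^+$; then $\Gamma/\mu_e(F)=\mathbb Z/(e^+/e)$. The coset $r\mu_e(F)$ generates this quotient, so it is a unit of $\mathbb Z/(e^+/e)$. The map $(\mathbb Z/e^+)^*\to(\mathbb Z/(e^+/e))^*$ is onto, so the coset contains a generator of $\Gamma$.
\end{proof}

\section{Cosets of eigenvalues}\label{sec:key}

In this section $p\ne q$ are primes, $\mathbb K=\overline{\mathbb F}_q$, and $f\in\mathbb Z[x]$ has degree $d\ge1$ and is non-zero modulo $q$. We consider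
\begin{equation}\label{eq:setting}
\begin{array}{l}
\text{a $p$-group $B$ with an automorphism $\alpha$, a finite-dimensional $\mathbb KB$-module $W$,}\\
\text{and $A\in GL(W)$ with $f(A)=0$ and $AbA^{-1}=\alpha(b)$ on $W$ for all $b\in B$.}
\end{array}
\end{equation}
We do not assume here that $\alpha$ is fixed-point-free.

\subsection*{Orbits of weights}

Let $Z\le B$ be abelian and $\alpha$-invariant. Its elements commute and have order prime to $q$, so $W=\bigoplus_\lambda W_\lambda$, where $\lambda$ runs over $\operatorname{Hom}(Z,\mathbb K^*)$ and $W_\lambda=\{w: zw=\lambda(z)w\text{ for all }z\in Z\}$. We call $\lambda$ a \emph{weight} of $Z$ if $W_\lambda\ne0$. Part (b) of the next lemma is the computation of Section~\ref{sec:two}, and part (a) is the source of all bounds in (D1).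

\begin{lemma}\label{lem:weights}
In the setting \eqref{eq:setting}, let $\lambda$ be a weight of $Z$ and let $t$ be the length of its orbit under $\lambda\mapsto\lambda\circ\alpha^{-1}$. Then $A^t$ leaves $W_\lambda$ invariant, and:
\begin{enumerate}
\item[(a)] $t\le d$, and the minimal polynomial of $A^t$ on $W_\lambda$ has degree at most $d/t$;
\item[(b)] if $s$ is an eigenvalue of $A^t$ on $W_\lambda$, then every $t$-th root of $s$ is an eigenvalue of $A$.
\end{enumerate}
\end{lemma}

\begin{proof}
For $w\in W_\lambda$ and $z\in Z$ we have $zAw=A\alpha^{-1}(z)w=\lambda(\alpha^{-1}(z))Aw$. So $A^jW_\lambda\subseteq W_{\lambda\circ\alpha^{-j}}$. These weight spaces are distinct for $0\le j<t$, and $A^tW_\lambda\subseteq W_\lambda$.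

(a) Group the terms of $f$ modulo $q$ by the residue of the exponent modulo $t$: $f\bmod q=\sum_{0\le j<t}x^jf_j(x^t)$ with $f_j\in\mathbb F_q[x]$. Some $f_j$ is non-zero, and every non-zero $f_j$ has degree at most $d/t$. For $w\in W_\lambda$ the vectors $A^jf_j(A^t)w$, $0\le j<t$, lie in distinct weight spaces and have sum $f(A)w=0$. So each of them is zero, and every $f_j(A^t)$ annihilates $W_\lambda$. As $W_\lambda\ne0$, a non-zero $f_j$ is not constant. Hence $1\le\deg f_j\le d/t$, and the minimal polynomial of $A^t$ on $W_\lambda$ divides $f_j$.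

(b) Let $0\ne w\in W_\lambda$ with $A^tw=sw$. The vectors $w,Aw,\dots,A^{t-1}w$ are non-zero and lie in distinct weight spaces. They form a basis of an $A$-invariant subspace on which $A$ has characteristic polynomial $x^t-s$.
\end{proof}

\subsection*{A count of dimensions}

For non-abelian $B$ there may be no invariant abelian subgroup whose weights have long orbits.

\begin{example}\label{ex:fourier}
Let $p\equiv3\pmod 4$, $q$ odd, and let $\omega\in\mathbb K$ have order $p$. On the space $W$ of functions $\phi\colon\mathbb F_p\to\mathbb K$ define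
\[
(x\phi)(u)=\phi(u-1),\qquad (y\phi)(u)=\omega^u\phi(u),\qquad (A\phi)(u)=\sum_{v\in\mathbb F_p}\omega^{uv}\phi(v).
\]
Then $yx=\omega xy$, so $B=\langle x,y\rangle$ has order $p^3$, $B'=Z(B)=\mu_p(\mathbb K)$, and $B$ has exponent $p$ by (F3). Shifting the summation index gives $Ax=yA$; also $(Ay\phi)(u)=(A\phi)(u+1)$, that is, $Ay=x^{-1}A$; and $(A^2\phi)(u)=p\,\phi(-u)$. So conjugation by the finite Fourier transform $A$ is an automorphism $\alpha$ of $B$ with $\alpha^2=-1$ on $B/B'\cong\mathbb F_p^2$. Its eigenvalues there have order $e=4$ and do not lie in $\mathbb F_p$, so $\alpha$ is irreducible on $B/B'$. Every invariant abelian subgroup therefore lies in $Z(B)$, on which $\alpha$ is trivial. Lemma~\ref{lem:weights} applies only with $t=1$ and says nothing about a coset of $\mu_4$.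
\end{example}

What survives in such a case is a permutation action one level up: conjugation by $A$ permutes a basis of $\operatorname{End}(W)$ formed by elements of $B$. The next lemma recovers the eigenvalues of an operator from this action.

\begin{lemma}\label{lem:count}
Let $M$ be a finite-dimensional $\mathbb K$-vector space, $b\in GL(M)$ and $n\ge2$. Suppose that $\operatorname{Ad}(b)\colon y\mapsto byb^{-1}$ permutes a basis of $\operatorname{End}(M)$ with one fixed point and $c\ge1$ further cycles, all of length $n$.
\begin{enumerate}
\item[(a)] If $\delta$ is the degree of the minimal polynomial of $b$, then $n\le\delta^2$.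
\item[(b)] If $q\nmid n$ and $\dim M\ge n$, then the eigenvalues of $b$ form a full coset $\sigma\mu_n(\mathbb K)$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The operators $\operatorname{Ad}(b)^j$, $0\le j<n$, are linearly independent, since they send a basis element in a cycle of length $n$ to $n$ different basis elements. The algebra $\mathbb K[b]$ has basis $1,b,\dots,b^{\delta-1}$ and contains $b^j$ and $b^{-j}$. So each $\operatorname{Ad}(b)^j$ lies in the span of the $\delta^2$ operators $y\mapsto b^iyb^l$ with $0\le i,l<\delta$.

(b) As $\operatorname{Ad}(b)^n=1$, the operator $b^n$ is central in $\operatorname{End}(M)$, hence a scalar $\sigma^n$ with $\sigma\in\mathbb K^*$. Replacing $b$ by $\sigma^{-1}b$ does not change $\operatorname{Ad}(b)$, so we may assume $b^n=1$, and we must show that every $\zeta\in\mu_n=\mu_n(\mathbb K)$ is an eigenvalue. As $q\nmid n$, the group $\mu_n$ has order $n$ and $M=\bigoplus_\zeta M_\zeta$ is the sum of the eigenspaces of $b$. Put $a_\zeta=\dim M_\zeta$.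

We compute the dimension of the $\eta$-eigenspace of $\operatorname{Ad}(b)$ in two ways. On $\operatorname{Hom}(M_\zeta,M_{\zeta'})$ the operator $\operatorname{Ad}(b)$ is the scalar $\zeta'/\zeta$, so the dimension is $\sum_\zeta a_{\eta\zeta}a_\zeta$. On the span of a cycle of length $n$ it has characteristic polynomial $x^n-1$, so each cycle contributes $1$ for every $\eta$, and the fixed point contributes $1$ for $\eta=1$. Hence
\[
\sum_{\zeta\in\mu_n}a_{\eta\zeta}a_\zeta=\begin{cases}c+1,&\eta=1,\\ c,&\eta\in\mu_n\setminus\{1\}.\end{cases}
\]
For a complex character $\varphi$ of the group $\mu_n$ put $\hat a(\varphi)=\sum_\zeta a_\zeta\varphi(\zeta)$. Multiply the equation by $\varphi(\eta)=\varphi(\eta\zeta)\overline{\varphi(\zeta)}$ and sum over $\eta$. The left side becomes $|\hat a(\varphi)|^2$. For $\varphi\ne1$ the right side becomes $c\sum_\eta\varphi(\eta)+1=1$. Also $\hat a(1)=\dim M$. By Fourier inversion,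
\begin{equation}\label{eq:fourier}
na_\zeta=\dim M+\sum_{\varphi\ne1}\hat a(\varphi)\overline{\varphi(\zeta)},
\end{equation}
and the sum has $n-1$ terms of absolute value $1$. So $na_\zeta\ge\dim M-(n-1)>0$.
\end{proof}

\subsection*{The key proposition}

\begin{proposition}\label{prop:key}
In the setting \eqref{eq:setting}, suppose that $p,q>d^2$, that $B\ne1$ has exponent $p$ and $B'\le Z(B)$, and that $W$ is faithful. Let $\rho\in\overline{\mathbb F}_p$ be an eigenvalue of $\alpha$ on $B/B'$, of multiplicative order $e$. Then $e\le d^2$, and there is $r\in\mathbb K^*$ such that every element of $r\mu_e(\mathbb K)$ is an eigenvalue of $A$.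
\end{proposition}

\begin{proof}
We first cut $B$ down to the part that carries $\rho$. Let $g\in\mathbb F_p[x]$ be the minimal polynomial of $\rho$. If $\rho$ is an eigenvalue of $\alpha$ on an $\mathbb F_p$-space, then the kernel of $g(\alpha)$ is a non-zero vector space over the field $\mathbb F_p[x]/(g)\cong\mathbb F_p(\rho)$. A line in it is an irreducible $\alpha$-submodule, which we identify with $\mathbb F_p(\rho)$, with $\alpha$ acting as multiplication by $\rho$. On such a submodule
\begin{equation}\label{eq:invertible}
\alpha^j-1\text{ is invertible if }\rho^j\ne1,\qquad \alpha^j=1\text{ if }\rho^j=1 .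
\end{equation}
Let $U\le B/B'$ be such a submodule and let $C\ge B'$ be its preimage in $B$, an $\alpha$-invariant subgroup.

\medskip\noindent\emph{Case 1: $C$ is abelian.} Then $C$ is elementary abelian, and $\rho$ is an eigenvalue of $\alpha$ on $C$ because it is one on $C/B'$. So $C$ contains an irreducible submodule $C_0\cong\mathbb F_p(\rho)$. As $C_0\neq1$ acts faithfully, it has a weight $\lambda\ne1$. If $e\nmid j$, then $\alpha^j-1$ maps $C_0$ onto $C_0$ by \eqref{eq:invertible}, so $\lambda\circ\alpha^j=\lambda$ would force $\lambda=1$. And $\alpha^e=1$ on $C_0$. So the orbit of $\lambda$ has length exactly $e$. Lemma~\ref{lem:weights} gives $e\le d\le d^2$, and all $e$-th roots of an eigenvalue $s\ne0$ of $A^e$ on $W_\lambda$ are eigenvalues of $A$. They form a coset $r\mu_e(\mathbb K)$.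

\medskip\noindent\emph{Case 2: $C$ is not abelian.} We have $B'\le Z(C)<C$, and $Z(C)/B'$ is a proper submodule of the irreducible module $U$. So $Z:=Z(C)=B'$, an elementary abelian group. As $C'\ne1$ acts faithfully, $Z$ has a weight $\lambda$ that is non-trivial on $C'$. Let $t$ be the length of its orbit, let $\beta=\alpha^t$, and let $n$ be the order of $\rho^t$. Then $\lambda\circ\beta=\lambda$ and $e\mid tn$. By \eqref{eq:invertible}, $\beta^n=1$ on $U$, and $\beta^j-1$ is invertible on $U$ if $n\nmid j$.

If $n=1$, then $e\mid t\le d$, and Lemma~\ref{lem:weights}(b) gives a coset $r\mu_t(\mathbb K)\supseteq r\mu_e(\mathbb K)$ of eigenvalues. So let $n>1$. The weights account for the factor $t$; we must find a coset of $\mu_n$ among the eigenvalues of $A^t$ on $W_\lambda$. For this we need a subgroup of $C$ that spans a full matrix algebra on $W_\lambda$.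

\smallskip\noindent\emph{Step 1: a non-degenerate part of $C$.} For $x,y\in C$ with images $\bar x,\bar y\in U$ put $\langle\bar x,\bar y\rangle=\lambda([x,y])\in\mu_p(\mathbb K)\cong\mathbb F_p$. This is well defined since $Z$ is central, bilinear by (F3), and alternating. It is non-zero since commutators generate $C'$, and it is $\beta$-invariant since $\lambda\circ\beta=\lambda$. The radical of the form is $\beta$-invariant, and $\beta$ acts on $U$ with order $n$, which divides $|\mathbb F_p(\rho)^*|$ and is prime to $p$. By Maschke's theorem the radical has a $\beta$-invariant complement $N\ne0$, and the form is non-degenerate on $N$. (It is here that we pass from $\alpha$ to $\beta$: the radical need not be $\alpha$-invariant.)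

Let $E$ be the preimage of $N$ in $C$. It centralizes $Z$, so it leaves $W_\lambda$ invariant. Let $\hat E$ and $\hat Z$ be the images of $E$ and $Z$ in $GL(W_\lambda)$. Then $\hat Z=\mu_p(\mathbb K)$ consists of scalars. For $x\in E\setminus Z$ there is $y\in E$ with $\lambda([x,y])\ne1$, so $x$ is not scalar on $W_\lambda$. Hence $\hat E/\hat Z\cong E/Z=N$. Conjugation by $A^t|_{W_\lambda}$ sends the image of $x$ to the image of $\beta(x)$. It induces an automorphism $\hat\beta$ of $\hat E$ that is trivial on $\hat Z$ and induces $\beta$ on $N$.

\smallskip\noindent\emph{Step 2: $\hat\beta^n=1$.} As $\hat\beta^n$ is trivial on $N$ and on $\hat Z$, we have $\hat\beta^n(x)=\theta(\bar x)x$ with $\theta\in\operatorname{Hom}(N,\mu_p(\mathbb K))$. Computing $\hat\beta^{n+1}(x)$ in two ways gives $\theta(\beta\bar x)\hat\beta(x)=\theta(\bar x)\hat\beta(x)$. So $\theta$ is trivial on $(\beta-1)N$, and $(\beta-1)N=N$ because $n>1$.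

\smallskip\noindent\emph{Step 3: the algebra spanned by $\hat E$.} Let $\mathcal A$ be the span of $\hat E$ in $\operatorname{End}(W_\lambda)$, a subalgebra. For each $v\in N$ choose a lift $x_v\in\hat E$. The $x_v$ span $\mathcal A$, since $\hat Z$ consists of scalars. Let $M$ be an irreducible $\mathcal A$-submodule of $W_\lambda$. By Burnside's theorem, the restriction $\mathcal A\to\operatorname{End}(M)$ is onto. For $y\in\hat E$ we have $y^{-1}x_vy=x_v[x_v,y]=\langle v,\bar y\rangle x_v$. So the operators $x_v|_M$ are non-zero simultaneous eigenvectors for conjugation by $\hat E$, with characters $y\mapsto\langle v,\bar y\rangle$ that are pairwise different by non-degeneracy. Hence they are linearly independent. Therefore $\mathcal A\cong\operatorname{End}(M)$ with basis $\{x_v\}_{v\in N}$, and $(\dim M)^2=|N|$. As $|N|>1$ is a power of $p$, we get $\dim M=p^m$ with $m\ge1$.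

By (F6), $W_\lambda\cong M\otimes T$ with $\mathcal A$ acting on the first factor. Conjugation by $A^t$ is an automorphism of $\mathcal A$, so it is also conjugation by some $b\otimes 1$ with $b\in GL(M)$. Then $(b\otimes1)^{-1}A^t$ commutes with $\mathcal A$, and $A^t=b\otimes c$ on $W_\lambda$ with $c\in GL(T)$. Let $u$ be an eigenvector of $c$ with eigenvalue $s_0\ne0$. On $M\otimes u$ the operator $A^t$ acts as $s_0b$. By Lemma~\ref{lem:weights}(a), the minimal polynomial of $b$ has degree $\delta\le d/t$.

\smallskip\noindent\emph{Step 4: a permuted basis.} All orbits of $\beta$ on $N\setminus\{0\}$ have length exactly $n$, because $\beta^j-1$ is invertible for $0<j<n$. Choose the lifts as follows: $x_0=1$; for one representative $v$ of each orbit, $x_v$ is arbitrary and $x_{\beta^jv}=\hat\beta^j(x_v)$ for $0\le j<n$. By Step 2, $\hat\beta^n(x_v)=x_v$, so the cycles close up. Thus $\operatorname{Ad}(b)$ permutes the basis $\{x_v\}$ of $\operatorname{End}(M)$ with one fixed point and $(p^{2m}-1)/n\geq1$ cycles of length $n$.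

\smallskip\noindent\emph{Step 5: conclusion.} By Lemma~\ref{lem:count}(a), $n\le\delta^2\le(d/t)^2$, so $e\le tn\le d^2/t\le d^2$. Now $n\le d^2<q$ gives $q\nmid n$, and $\dim M\ge p>d^2\ge n$. By Lemma~\ref{lem:count}(b), all elements of a coset $s_1\mu_n(\mathbb K)$, where $s_1=s_0\sigma$, are eigenvalues of $A^t$ on $W_\lambda$. By Lemma~\ref{lem:weights}(b), every $r'$ with $r'^{\,t}\in s_1\mu_n(\mathbb K)$, that is, with $r'^{\,tn}=s_1^n$, is an eigenvalue of $A$. These $r'$ form a coset $r\mu_{tn}(\mathbb K)$, which contains $r\mu_e(\mathbb K)$.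
\end{proof}

\begin{remark}\label{rem:small-p}
In Example~\ref{ex:fourier} we have $t=1$, $n=4$, $M=W$ and $b=A$. By \eqref{eq:fourier}, $4a_\zeta$ differs from $p$ by at most $3$, and $\sum_\zeta a_\zeta=p$. For $p=7$ this leaves $a_\zeta\in\{1,2\}$, so the multiplicities are $2,2,2,1$ and all four eigenvalues occur. For $p=3$ it leaves $a_\zeta\in\{0,1\}$, and one eigenvalue is missing. This shows that the hypothesis $p>d^2$ cannot be dropped from Proposition~\ref{prop:key}: take $p=3$, $q=13$, $\omega=3\in\mathbb F_{13}$, and for $f$ a monic integer cubic reducing to the characteristic polynomial of $A$. Then $q>d^2=9$ and $e=4$, while $A$ has at most three eigenvalues.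
\end{remark}

\begin{remark}
After the fact, $e\le d$ in Proposition~\ref{prop:key}, because $r\mu_e(\mathbb K)$ consists of $e$ distinct roots of $f$ modulo $q$. The cruder bound $n\le d^2$ has to come first, since it is what allows Lemma~\ref{lem:count}(b) to be applied. We have not tried to make $k$ small.
\end{remark}

\section{Towers}\label{sec:towers}

In this section $G\ne1$ is solvable, $\alpha$ is a fixed-point-free automorphism of $G$, and $h=h(G)$. We work inside $G\rtimes\langle\alpha\rangle$.

\begin{definition}\label{def:tower}
An \emph{$\alpha$-tower of height $h$} is a sequence $P_1,\dots,P_h$ of $\alpha$-invariant subgroups of $G$ such that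
\begin{enumerate}
\item[(T1)] $P_i$ is a $p_i$-group for a prime $p_i$, and $p_i\ne p_{i+1}$;
\item[(T2)] $P_i$ normalizes $P_j$ for $i<j$;
\item[(T3)] with $C_h=1$, $B_h=P_h$, and $C_i=C_{P_i}(B_{i+1})$, $B_i=P_i/C_i$ for $i<h$, all $B_i$ are non-trivial.
\end{enumerate}
\end{definition}

To see that (T3) makes sense, put $\Lambda_i=\langle P_1,\dots,P_{i-1},\alpha\rangle$. By (T2), $\Lambda_i$ normalizes $P_i$. We claim, by downward induction, that $\Lambda_i$ acts on $B_i$. This is clear for $i=h$. If $\Lambda_{i+1}=\langle\Lambda_i,P_i\rangle$ acts on $B_{i+1}$, then $C_i$ is the intersection of $P_i$ with the kernel of this action, so it is normal in $P_i$ and normalized by $\Lambda_i$. In particular each $B_i$ is a section of $(G,\alpha)$, and $B_i$ acts faithfully and coprimely on $B_{i+1}$.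

\subsection*{Existence}

The Sylow subgroups of the terms $F_i$ of the Fitting series permute but need not normalize each other, so they do not satisfy (T2). We replace them by the Sylow subgroups of the normalizers of the Sylow systems. The next lemma says that nothing is lost modulo $F_{i-1}$.

\begin{lemma}\label{lem:normalizer}
Let $H$ be a solvable group with Sylow system $\{H_p\}$, let $T=\bigcap_pN_H(H_p)$, and let $M\trianglelefteq H$ with $H/M$ nilpotent. Then $T$ is nilpotent with Sylow subgroups $T\cap H_p$, and $TM=H$.
\end{lemma}

\begin{proof}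
A $p$-element $x\in T$ normalizes $H_p$, so $\langle x\rangle H_p$ is a $p$-group and $x\in H_p$. Thus the $p$-elements of $T$ form the subgroup $T\cap H_p$, which is then the unique Sylow $p$-subgroup of $T$. So $T$ is nilpotent.

For a prime $s$ let $H_{s'}=\prod_{r\ne s}H_r$, a Hall $s'$-subgroup of $H$, and let $M_s=H_s\cap M$. Fix $p$ and $x\in H_p$. As the $H_p$ generate $H$, it suffices to show $x\in TM$. As $H/M$ is nilpotent, $H_{p'}M\trianglelefteq H$. By \eqref{eq:restrict}, $M=\big(\prod_{s\ne p}M_s\big)M_p$, and the first factor lies in $H_{p'}$; so $H_{p'}M=H_{p'}M_p$. Both $H_{p'}$ and $H_{p'}^x$ are Hall $p'$-subgroups of this group, hence conjugate in it: $H_{p'}^x=H_{p'}^y$ with $y\in M_p$. Then $z=xy^{-1}\in H_p$ normalizes $H_{p'}$. For $s\ne p$ it normalizes $H_{s'}$, being an element of it. Finally $H_r=\bigcap_{s\ne r}H_{s'}$ for each $r$, because the intersection contains $H_r$ and its order is a power of $r$. So $z$ normalizes every $H_r$, that is, $z\in T$, and $x=zy\in TM$.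
\end{proof}

\begin{proposition}\label{prop:exist}
$G$ has an $\alpha$-tower of height $h$.
\end{proposition}

\begin{proof}
Let $1=F_0<F_1<\dots<F_h=G$ be the upper Fitting series and $\{S_p\}$ an $\alpha$-invariant Sylow system of $G$ (Lemma~\ref{lem:fpf}(c)). By \eqref{eq:restrict}, $\{S_p\cap F_i\}$ is a Sylow system of $F_i$. Put
\[
N_i=\bigcap_pN_G(S_p\cap F_i),\qquad T_i=N_i\cap F_i,\qquad T_{i,p}=T_i\cap S_p .
\]
These subgroups are $\alpha$-invariant. By Lemma~\ref{lem:normalizer}, $T_i$ is nilpotent with Sylow subgroups $T_{i,p}$, and $T_iF_{i-1}=F_i$. For $i\le j$ we have $S_p\cap F_i=(S_p\cap F_j)\cap F_i$ with $F_i\trianglelefteq G$, so $N_j\le N_i$. As $T_i\trianglelefteq N_i$ and $T_{i,p}$ is characteristic in $T_i$,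
\begin{equation}\label{eq:normalizes}
T_j\text{ normalizes }T_{i,p}\text{ for all }j\ge i\text{ and all }p .
\end{equation}
So any choice of one $T_{i,\pi_i}$ on each level satisfies (T2), and it remains to choose the primes $\pi_i$. If $h=1$, then $G=T_1$ and we take $P_1=T_{1,p}\ne1$. Let $h\ge2$; then $G$ is not nilpotent, so at least two primes divide $|G|$.

We consider all choices at once. Call $\pi=(\pi_i,\dots,\pi_1)$ an \emph{admissible sequence of length $i$} if the $\pi_j$ are primes dividing $|G|$ and $\pi_{j+1}\ne\pi_j$. Its \emph{leading prime} is $\pi_i$, and $\pi^-=(\pi_{i-1},\dots,\pi_1)$. Define $C(\pi)=1$ if $i=1$, $C(\pi)=C_{T_{i,\pi_i}}(B(\pi^-))$ if $i\ge2$, and $B(\pi)=T_{i,\pi_i}/C(\pi)$. This makes sense because, by induction on $i$, $C(\pi)$ is normalized by $\alpha$ and by all $T_j$ with $j\ge i$. Indeed, for $i\ge2$ the induction hypothesis and \eqref{eq:normalizes} show that $\alpha$ and all $T_j$ with $j\ge i-1$ act on $B(\pi^-)$. For $j\geq i$, $\alpha$ and $T_j$ normalize $T_{i,\pi_i}$, so they normalize the kernel $C(\pi)$ of its action.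

\smallskip\noindent\emph{Claim.} Let $X_{i,p}$ be the intersection of the $C(\pi)$ over all admissible $\pi$ of length $i$ with leading prime $p$. Then $X_{i,p}\le F_{i-1}$.

For $i=1$, $X_{1,p}=1$. Let $i\ge2$ and $X=X_{i,p}$. Let $q\ne p$, and let $\pi'$ be admissible of length $i-1$ with leading prime $q$. Then $X\le C(p,\pi')$, which means $[T_{i-1,q},X]\le C(\pi')$. Intersecting over all such $\pi'$ and using induction, we get $[T_{i-1,q},X]\le X_{i-1,q}\le F_{i-2}$. Write the nilpotent group $F_{i-1}/F_{i-2}$ as $Q\times Q'$, with $Q$ a $p$-group and $Q'$ a $p'$-group. As $T_{i-1}$ maps onto $F_{i-1}/F_{i-2}$, the images of the $T_{i-1,q}$ with $q\ne p$ generate $Q'$. So $X$ centralizes $Q'$.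

The group $X$ need not be normal modulo $F_{i-1}$, so we enlarge it. Let $D=F_i\cap C_G(Q')\trianglelefteq G$ and $Y=S_p\cap D$. Then $X\le Y$, and $Y$ is a Sylow $p$-subgroup of $D$. So $YF_{i-1}/F_{i-1}$ is the Sylow $p$-subgroup of $DF_{i-1}/F_{i-1}$, which is normal in $G/F_{i-1}$ and nilpotent as a subgroup of $F_i/F_{i-1}$. Hence $YF_{i-1}\trianglelefteq G$. Let $\bar Y$ be the image of $Y$ in $G/F_{i-2}$. Then $YF_{i-1}/F_{i-2}=(\bar YQ)Q'$, where $\bar YQ$ is a $p$-group centralizing the nilpotent $p'$-group $Q'$. So $YF_{i-1}/F_{i-2}$ is a nilpotent normal subgroup of $G/F_{i-2}$. It lies in $F_{i-1}/F_{i-2}$, and $X\le Y\le F_{i-1}$. This proves the claim.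

\smallskip
As $T_hF_{h-1}=G\ne F_{h-1}$, some $T_{h,p}$ is not contained in $F_{h-1}$. By the claim, $C(\pi)<T_{h,p}$ for some admissible $\pi$ of length $h$ with leading prime $p$; that is, $B(\pi)\ne1$. A group acting on the trivial group acts trivially, so $B(\pi^-)=1$ would give $B(\pi)=1$. Hence $B(\pi_i,\dots,\pi_1)\ne1$ for all $i$. Put $P_j=T_{h+1-j,\,\pi_{h+1-j}}$. Then (T1) and (T2) hold, and $B_j=B(\pi_{h+1-j},\dots,\pi_1)\ne1$.
\end{proof}

\subsection*{Minimal towers}

We now shrink the tower. One cannot pass to the quotient $B_i/\Phi(B_i)$, since $B_i$ must act on $B_{i+1}$; and one can pass to a subgroup of $B_i$ only if $P_{i-1}$ still acts on it non-trivially. In a minimal tower the second move is exhausted, and this pins down the structure of $B_i$.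

\begin{proposition}\label{prop:minimal}
Suppose that $|G|$ is odd. Then $G$ has an $\alpha$-tower of height $h$ in which each $B_i$ has exponent $p_i$ and $B_i'=\Phi(B_i)\le Z(B_i)$.
\end{proposition}

\begin{proof}
Choose an $\alpha$-tower of height $h$ with $(|P_1|,\dots,|P_h|)$ lexicographically minimal. We prove by induction on $i$:
\begin{enumerate}
\item[$(R_1)$] $B_1$ has no non-trivial proper $\alpha$-invariant subgroup;
\item[$(R_i)$] for $i\ge2$, every proper $\Lambda_i$-invariant subgroup of $B_i$ is centralized by $P_{i-1}$.
\end{enumerate}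
Suppose that $\bar S<B_i$ violates $(R_i)$; then $\bar S\ne1$. Let $S<P_i$ be the preimage of $\bar S$, and replace $P_i$ by $S$. We show that the result is a tower, which contradicts minimality. As $S$ is $\Lambda_i$-invariant and contained in $P_i$, it is $\alpha$-invariant, and (T1) and (T2) hold. The groups $B_j$ with $j>i$ are unchanged, and $B_i$ becomes $S/C_i=\bar S\ne1$. If $i=1$, we are done.

Let $i\ge2$ and $\tilde C=C_{P_{i-1}}(\bar S)$. Then $C_{i-1}\le\tilde C<P_{i-1}$, and $B_{i-1}$ becomes $P_{i-1}/\tilde C\ne1$. If $i=2$, we are done.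

Let $i\ge3$. The danger is that $B_{i-1}$ has become smaller, so that $P_{i-2}$ might act on it with a larger kernel. The group $\tilde C$ is normalized by $\Lambda_i$, so $\tilde C/C_{i-1}$ is a proper normal $\Lambda_{i-1}$-invariant subgroup of the old $B_{i-1}$. By $(R_{i-1})$ it is centralized by $P_{i-2}$. If $x\in P_{i-2}$ acts trivially on $P_{i-1}/\tilde C$, then it acts trivially on $P_{i-1}/C_{i-1}$ by (F5)(b), as $p_{i-2}\ne p_{i-1}$. The converse holds because $P_{i-1}/\tilde C$ is a quotient of $P_{i-1}/C_{i-1}$. So $C_{i-2}$ and $B_{i-2}$ are unchanged, and then so are all $B_j$ with $j\le i-2$. This proves $(R_i)$.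

By $(R_1)$, $\Phi(B_1)=1$, so $B_1$ is elementary abelian. Let $i\ge2$, and write $B=B_i$, $p=p_i$, $P=P_{i-1}$. The action of $P$ on $B$ is coprime, and it is non-trivial since $B_{i-1}\ne1$.

First, $[B,P]=B$. Indeed, $\Lambda_i$ normalizes $P$, so $[B,P]$ is $\Lambda_i$-invariant. If it were proper, then $[B,P]=[B,P,P]=1$ by (F5)(a) and $(R_i)$, which is false.

Next, $[\Phi(B),P]=1$ by $(R_i)$. So $[\Phi(B),P,B]=1$ and $[B,\Phi(B),P]\le[\Phi(B),P]=1$. By (F4), $1=[P,B,\Phi(B)]=[B,\Phi(B)]$. Thus $B'\le\Phi(B)\le Z(B)$.

Finally, for $x,y\in B$ we have $[x,y]^p=[x^p,y]=1$, since $x^p\in\Phi(B)$. As $p$ is odd, $p$ divides $p(p-1)/2$, and (F3) gives $(xy)^p=x^py^p$. So $\psi(x)=x^p$ is a homomorphism $B\to\Phi(B)$ commuting with the action of $P$. For $x\in B$ and $u\in P$ we get $\psi(x^{-1}x^u)=\psi(x)^{-1}\psi(x)^u=1$, because $P$ centralizes $\Phi(B)$. So $\psi$ is trivial on $[B,P]=B$. Hence $B$ has exponent $p$, and $\Phi(B)=B'B^p=B'$.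
\end{proof}

\section{Proof of Theorem~\ref{thm:A}}\label{sec:A}

We first follow the eigenvalues down a minimal tower. The result is a version of an $f$-chain in which each link lives in its own characteristic.

\begin{proposition}\label{prop:chain}
Let $f$, $k$, $G$, $\alpha$ be as in Theorem~\ref{thm:A}, with $d\ge1$ and $G\ne1$, and let $h=h(G)$. Then there are primes $p_1,\dots,p_h$ dividing $|G|$, integers $e_0=1,e_1,\dots,e_{h-1}$ and elements $r_i\in\overline{\mathbb F}_{p_i}^{\,*}$ such that, with $\mu^{(i)}=\mu_{e_{i-1}}(\overline{\mathbb F}_{p_i})$: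
\begin{enumerate}
\item[(a)] for $1\le i\le h$: $e_{i-1}\le d^2<p_i$, $r_i^{e_{i-1}}\ne1$, and every element of $r_i\mu^{(i)}$ is a root of $f$ modulo $p_i$;
\item[(b)] for $1\le i<h$: the group $\langle r_i\rangle\mu^{(i)}$ has order $e_i$, $e_{i-1}\mid e_i$, $e_{i-1}<e_i$, and $r_i\mu^{(i)}$ contains an element of order $e_i$;
\item[(c)] for $1\le i<h$: $\Phi_n\mid f$ whenever $n$ is the order of an element of $r_i\mu^{(i)}$.
\end{enumerate}
\end{proposition}

\begin{proof}
By the choice of $k$, every prime $p$ dividing $|G|$ is odd, exceeds $d^2$, and does not divide $\operatorname{cont}(f)$, so $f\bmod p\ne0$. Take the tower of Proposition~\ref{prop:minimal} and put $V_i=B_i/B_i'=B_i/\Phi(B_i)\ne0$. This is an elementary abelian $p_i$-section. So every eigenvalue of $\alpha$ on $V_i$ is a root of $f$ modulo $p_i$ by $(\ast)_f$, and it differs from $1$ by Lemma~\ref{lem:fpf}(b).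

Let $i<h$. The group $B_i$ acts faithfully on $B_{i+1}$, hence faithfully on $V_{i+1}$ by (F5)(c). Let $b\in B_i$ act by $v\mapsto bvb^{-1}$, and let $A$ be the map induced by $\alpha$ on $V_{i+1}$. From $\alpha(bvb^{-1})=\alpha(b)\alpha(v)\alpha(b)^{-1}$ we get $AbA^{-1}=\alpha(b)$. So Proposition~\ref{prop:key} applies to $B=B_i$ and $W=V_{i+1}\otimes\overline{\mathbb F}_{p_{i+1}}$:
\begin{equation}\label{eq:step}
\begin{array}{l}
\text{if $i<h$ and $\alpha$ has an eigenvalue of order $e$ on $V_i$, then $e\le d^2$, and a}\\
\text{full coset $r\mu_e(\overline{\mathbb F}_{p_{i+1}})$ consists of eigenvalues of $\alpha$ on $V_{i+1}$.}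
\end{array}
\end{equation}

We construct $r_1,e_1,r_2,\dots,r_h$ so that $e_{i-1}\le d^2$ and $r_i\mu^{(i)}$ consists of eigenvalues of $\alpha$ on $V_i$. Let $r_1$ be any eigenvalue on $V_1$. Given $r_i$, note that $|\mu^{(i)}|=e_{i-1}$ because $e_{i-1}\le d^2<p_i$, and that $r_i\notin\mu^{(i)}$ because $1$ is not an eigenvalue. This gives (a). If $i<h$, let $e_i$ be the order of $\langle r_i\rangle\mu^{(i)}$, which is finite since all elements of $\overline{\mathbb F}_{p_i}^{\,*}$ have finite order. Lemma~\ref{lem:cyclic} gives (b). In particular $\alpha$ has an eigenvalue of order $e_i$ on $V_i$, and \eqref{eq:step} gives $e_i\le d^2$ and provides $r_{i+1}$.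

For (c), let $i<h$ and let $n$ be the order of an element $\xi\in r_i\mu^{(i)}$. Then $n\ge2$, and $n\le d^2$ by \eqref{eq:step}. By (F7), $\xi$ is a common root of $f$ and $\Phi_n$ modulo $p_i$. Writing $\operatorname{Res}(f,\Phi_n)=fu+\Phi_nv$ with $u,v\in\mathbb Z[x]$ and evaluating at $\xi$, we see that $p_i$ divides $\operatorname{Res}(f,\Phi_n)$. If $\Phi_n\nmid f$, this resultant divides $k$, contrary to $p_i\nmid k$.
\end{proof}

The last level is different: $V_h$ acts on nothing, so the order of $r_h$ is not bounded, and the factor of $f$ that it yields need not be cyclotomic.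

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Let $d=0$ and $f=c$. If $G\ne1$, take the last non-trivial term of the derived series; for a suitable prime $p$, its elements of order dividing $p$ form a non-trivial elementary abelian section. On it $c$ acts as zero, so $p\mid c$, contrary to $\gcd(|G|,c)=1$. Hence $G=1$ and $h(G)=0$.

Let $d\ge1$. We may assume $G\ne1$ and use Proposition~\ref{prop:chain}. By (b) and (c), $\Phi_{e_1},\dots,\Phi_{e_{h-1}}$ divide $f$, and $1<e_1<\dots<e_{h-1}$. These are $h-1$ distinct irreducible factors, none equal to $x$ or $x-1=\Phi_1$.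

Let $q=p_h$. By Gauss's lemma, $f=c\prod_jg_j^{m_j}$ with $g_j\in\mathbb Z[x]$ primitive, irreducible, non-constant and pairwise non-associate, and $|c|=\operatorname{cont}(f)$ is prime to $q$. By (a), $r_h$ is a root modulo $q$ of some $g_j$. This $g_j$ is not $\pm x$, since $r_h\ne0$. It is not $\pm\Phi_{e_i}$ for $0\le i<h$ (where $\Phi_{e_0}=x-1$): otherwise $r_h^{e_i}=1$, and $e_i\mid e_{h-1}$ would give $r_h^{e_{h-1}}=1$, contrary to (a). A primitive polynomial that is a rational multiple of a monic integer polynomial equals it up to sign, so $g_j$ is an $h$-th irreducible factor of the required kind.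

Finally, \eqref{eq:identity} implies $(\ast)_f$, and the bound just proved is at most the number of irreducible factors counted with multiplicity. So the conjecture holds.
\end{proof}

\begin{remark}[Where the hypotheses are used]
Fixed-point-freeness gives the invariant Sylow system behind the tower, and it excludes the eigenvalue $1$, which makes the $e_i$ grow. Without it there is no bound: the identity map of any group satisfies \eqref{eq:identity} for $f=-1+x$. The factor $\operatorname{cont}(f)$ of $k$ makes $f$ non-zero modulo each prime, as needed in Lemma~\ref{lem:weights}(a) and on the last level. The factor $(d^2)!$ gives $p,q>d^2$ in Proposition~\ref{prop:key} (see Remark~\ref{rem:small-p}) and $|\mu^{(i)}|=e_{i-1}$. The resultants lift cyclotomic factors from characteristic $p$ to $\mathbb Q$ (see Example~\ref{ex:605}). The factor $2$ is used for the exponent in Proposition~\ref{prop:minimal}; for $d\ge2$ it already divides $(d^2)!$.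
\end{remark}

\section{Chains of roots and the sharp bound}\label{sec:B}

Let $d=\deg f\ge1$. We first compare $\nu(f)$ with the bound of Theorem~\ref{thm:A}.

\begin{lemma}\label{lem:nu}
In an $f$-chain of length $h$ we have $e_{i-1}\mid e_i$ and $e_{i-1}<e_i$ for $1\le i<h$. The number $\nu(f)$ is at most the number of distinct irreducible factors of $f$ other than $x$ and $x-1$.
\end{lemma}

\begin{proof}
For $i<h$, Lemma~\ref{lem:cyclic} gives the first assertion and an element of order $e_i$ in $r_i\mu_{e_{i-1}}(\mathbb C)$. This element is a root of $f$, so $\Phi_{e_i}\mid f$. The minimal polynomial of $r_h$ divides $f$. It is not $x$, and it is not $\Phi_{e_i}$ for $0\le i<h$, since $r_h^{e_{h-1}}\ne1$ and $e_i\mid e_{h-1}$.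
\end{proof}

To pass between $\mathbb C$ and finite fields we use reduction modulo prime ideals. Let $L\subset\mathbb C$ be a number field with ring of integers $\mathcal O$, let $\mathfrak q$ be a prime ideal of $\mathcal O$ over the rational prime $q$, and let $\mathcal O_{\mathfrak q}$ be the localization. Embedding the residue field in $\overline{\mathbb F}_q$, we get a ring homomorphism $\mathcal O_{\mathfrak q}\to\overline{\mathbb F}_q$, $\gamma\mapsto\bar\gamma$, whose kernel meets $\mathcal O$ in $\mathfrak q$.
\begin{enumerate}
\item[(N1)] A non-zero element of $L$ is a unit of $\mathcal O_{\mathfrak q}$ for all but finitely many $\mathfrak q$.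
\item[(N2)] If $\mu_n(\mathbb C)\subset L$ and $q\nmid n$, reduction maps $\mu_n(\mathbb C)$ isomorphically onto $\mu_n(\overline{\mathbb F}_q)$, because $x^n-1=\prod_\zeta(x-\bar\zeta)$ has $n$ distinct roots modulo $q$.
\item[(N3)] If $\gamma\in\mathfrak q$, then $q$ divides the norm $N_{L/\mathbb Q}(\gamma)$.
\item[(N4)] Infinitely many rational primes $q$ lie under a prime $\mathfrak q$ of degree one, that is, with residue field $\mathbb F_q$.
\end{enumerate}

\subsection*{The upper bound}

\begin{proof}[Proof of Theorem~\ref{thm:B}(1)]
We lift the data of Proposition~\ref{prop:chain} to an $f$-chain. On the levels $i<h$ this costs nothing. On the last level a coset of roots modulo $q$ might arise by coincidence from complex roots that do not form a coset, and $k_1$ is chosen to exclude this.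

Let $\theta_1,\dots,\theta_s$ be the distinct complex roots of $f$, let $a_d$ be its leading coefficient, and let $L$ be a number field containing all $\theta_j$ and all $\mu_n(\mathbb C)$ with $n\le d^2$. The numbers $a_d\theta_j$ are algebraic integers. Let $k_1$ be $k|a_d|$ times the product of the integers $|N_{L/\mathbb Q}(a_d(\theta_i-\zeta\theta_j))|$ over all $i,j$ and all $\zeta\in\bigcup_{n\le d^2}\mu_n(\mathbb C)$ for which $\theta_i\ne\zeta\theta_j$. Let $\gcd(|G|,k_1)=1$. We may assume $G\ne1$. Take $p_i,e_i,r_i$ from Proposition~\ref{prop:chain}.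

Let $i<h$. As $e_i\le d^2<p_i$, the group $\langle r_i\rangle\mu^{(i)}$ equals $\mu_{e_i}(\overline{\mathbb F}_{p_i})$, and there is an isomorphism $\iota_i$ of it onto $\mu_{e_i}(\mathbb C)$. It maps $\mu^{(i)}$ onto the unique subgroup $\mu_{e_{i-1}}(\mathbb C)$ of the same order, and it preserves orders of elements. By Proposition~\ref{prop:chain}(c), all elements of $\iota_i(r_i)\mu_{e_{i-1}}(\mathbb C)$ are roots of $f$. Conditions (ii) and (iii) of Definition~\ref{def:chain} for $\iota_i(r_i)$ are the images under $\iota_i$ of the corresponding statements for $r_i$.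

Now put $e=e_{h-1}\le d^2$, $q=p_h$, $r=r_h$, and let $\mathfrak q$ be a prime of $L$ over $q$. As $q\nmid a_d$, all $\theta_j$ lie in $\mathcal O_{\mathfrak q}$. Reducing the factorization of $f$ into linear factors shows that the roots of $f$ modulo $q$ are the $\bar\theta_j$. For $\zeta\in\mu_e(\mathbb C)$ the element $r\bar\zeta\in r\mu^{(h)}$ is such a root, so we can choose a root $\theta_{(\zeta)}$ of $f$ with $\bar\theta_{(\zeta)}=r\bar\zeta$. Put $\theta=\theta_{(1)}$. The algebraic integer $a_d(\theta_{(\zeta)}-\zeta\theta)$ reduces to $0$, so it lies in $\mathfrak q$. If it were non-zero, then $q$ would divide its norm by (N3), contrary to $q\nmid k_1$. So $\theta_{(\zeta)}=\zeta\theta$, and $\theta\mu_e(\mathbb C)$ consists of roots of $f$. Also $\theta\ne0$ and $\theta^e\ne1$, since $\bar\theta=r\ne0$ and $r^e\ne1$. Thus $\iota_1(r_1),\dots,\iota_{h-1}(r_{h-1}),\theta$ is an $f$-chain of length $h$, and $h\le\nu(f)$.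
\end{proof}

\subsection*{Groups built from a chain}

The construction reverses Lemma~\ref{lem:weights}(b). In Example~\ref{ex:605}, $\alpha^2$ is trivial on the acting group $C$ and is a scalar $s\neq1$ on the new layer $W$. In general, if $\alpha^e=1$ on the group built so far, we add a faithful module on which $\alpha^e$ is a scalar $s\ne1$ with $x^e-s$ dividing $f$; an induced module does this.

\begin{proof}[Proof of Theorem~\ref{thm:B}(2)]
If $\nu(f)=0$, take $G=1$. Otherwise let $r_1,\dots,r_h$ be an $f$-chain with $h=\nu(f)$, and let $e_h\in\mathbb N\cup\{\infty\}$ be the order of $\langle r_h\rangle\mu_{e_{h-1}}(\mathbb C)$. We construct solvable groups $G_0=1,G_1,\dots,G_h$ of order prime to $K$, with fixed-point-free automorphisms, all written $\alpha$, such that $h(G_i)=i$ and $\alpha$ has order $e_i$ on $G_i$ whenever $e_i<\infty$.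

Suppose that $G_{i-1}$ is given, $1\le i\le h$, and put $e=e_{i-1}<\infty$.

\smallskip\noindent\emph{The prime.} Let $L$ be a number field containing the roots of $f$ and $\mu_e(\mathbb C)$. By (N1) and (N4) there is a prime $\mathfrak q$ of degree one over a rational prime $q=q_i$ such that $q$ is prime to $K$, $|G_{i-1}|$, $e$, and to $e_i$ if it is finite, and such that $r_i$ and $r_i^e-1$ are units of $\mathcal O_{\mathfrak q}$. Let $s\in\mathbb F_q$ be the reduction of $r_i^e$; then $s\ne0,1$. The polynomial $x^e-r_i^e=\prod_{\zeta\in\mu_e(\mathbb C)}(x-r_i\zeta)$ has distinct roots, all roots of $f$, so it divides $f$ in $L[x]$. It is monic with coefficients in $\mathcal O_{\mathfrak q}$, so the quotient has coefficients in $\mathcal O_{\mathfrak q}$ too. Hence $x^e-s$ divides $f$ modulo $q$.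

\smallskip\noindent\emph{The module.} Let $H=G_{i-1}\rtimes\langle a\rangle$, where $a$ has infinite order and $aga^{-1}=\alpha(g)$. As $\alpha^e=1$ on $G_{i-1}$, the element $a^e$ is central in $H$. Let $V_i=\mathbb F_qH\otimes_{\mathbb F_q\langle a^e\rangle}\mathbb F_q$ be the module induced from the one-dimensional module on which $a^e$ acts as $s$. It has the finite basis $ga^j\otimes1$ with $g\in G_{i-1}$, $0\le j<e$. The central element $a^e$ acts on $V_i$ as the scalar $s$. The group $G_{i-1}$ permutes the basis freely, so it acts faithfully. Let $G_i=V_i\rtimes G_{i-1}$, and let $\alpha(v,g)=(av,\alpha(g))$, which is conjugation by $a$ in $V_i\rtimes H$.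

\smallskip\noindent\emph{Fixed points.} If $\alpha$ fixes $(v,g)$, then $g=1$, and $av=v$ gives $v=a^ev=sv$, so $v=0$.

\smallskip\noindent\emph{The polynomial.} We have $f(\alpha)=0$ on $V_i$, because $a^e=s$ on $V_i$ and $x^e-s$ divides $f$ modulo $q$.

\smallskip\noindent\emph{The order of $\alpha$.} As $q\nmid e$ and $s\ne0$, the polynomial $x^e-s$ has distinct roots, namely the reductions of the elements of $r_i\mu_e(\mathbb C)$. So $a$ is diagonalizable on $V_i$. All these roots are eigenvalues, since $a$ has characteristic polynomial $x^e-s$ on the span of the vectors $a^j\otimes1$. The order of $a$ on $V_i$ is therefore the order of the cyclic group generated by these roots. Let $e_i<\infty$. The coset $r_i\mu_e(\mathbb C)$ contains $r_i$, and the quotients of its elements fill $\mu_e(\mathbb C)$, so it generates $\langle r_i\rangle\mu_e(\mathbb C)=\mu_{e_i}(\mathbb C)$. Reduction is injective on this group by (N2). So $a$ has order $e_i$ on $V_i$, and as $e\mid e_i$, $\alpha$ has order $e_i$ on $G_i$.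

\smallskip\noindent\emph{The height.} As $q\nmid|G_{i-1}|$, $V_i$ is a normal Sylow $q$-subgroup of $G_i$, and $F(G_i)=V_i\times R$ with $R$ a $q'$-group. Then $R\le C_{G_i}(V_i)=V_i$ by faithfulness, so $R=1$. By (F1), $h(G_i)=h(G_{i-1})+1=i$.

\smallskip
Let $G=G_h$. It remains to check $(\ast)_f$. The primes $q_1,\dots,q_h$ are distinct. Let $M_l$ be the kernel of $G\to G_{h-l}$. Then $1=M_0<M_1<\dots<M_h=G$ is an $\alpha$-invariant normal series with $M_l/M_{l-1}\cong V_{h+1-l}$ compatibly with $\alpha$. Let $S/T\neq1$ be an elementary abelian section; it is a $q_j$-group for some $j$. The subgroups $(S\cap M_l)T/T$ form a series of $S/T$. The factor $(S\cap M_l)T/(S\cap M_{l-1})T$ is a quotient of $(S\cap M_l)/(S\cap M_{l-1})$, which embeds in $V_{h+1-l}$. So this factor is both a $q_j$-group and a $q_{h+1-l}$-group, and it is trivial unless $h+1-l=j$. Hence $S/T$ is isomorphic, compatibly with $\alpha$, to a section of $V_j$, and $f(\alpha)=0$ on it.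
\end{proof}

\subsection*{The polynomial $1+x+\dots+x^{n-1}$}

\begin{proof}[Proof of Theorem~\ref{thm:B}(3)]
The roots of $f$ are the elements of $\mu_n(\mathbb C)\setminus\{1\}$. Take an $f$-chain of length $h$. For each $i\le h$ the coset $r_i\mu_{e_{i-1}}(\mathbb C)$ lies in $\mu_n(\mathbb C)$, and so does the group $\langle r_i\rangle\mu_{e_{i-1}}(\mathbb C)$ that it generates. So the order $e_h$ of this group for $i=h$ is finite too, and by Lemma~\ref{lem:cyclic}, $1=e_0\mid e_1\mid\dots\mid e_h\mid n$ with $e_{i-1}<e_i$. Each step adds at least one prime factor, so $h\le\Omega(n)$.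

Conversely, write $n=\ell_1\cdots\ell_h$ with $\ell_i$ prime, put $e_i=\ell_1\cdots\ell_i$, and let $r_i\in\mathbb C$ have order $e_i$. Then $r_i^{e_{i-1}}\ne1$, so $r_i\mu_{e_{i-1}}(\mathbb C)\subseteq\mu_n(\mathbb C)\setminus\{1\}$, and $\langle r_i\rangle\mu_{e_{i-1}}(\mathbb C)=\mu_{e_i}(\mathbb C)$. This is an $f$-chain of length $\Omega(n)$, so $\nu(f)=\Omega(n)$.

For this chain the construction in part (2) gives a group $G$ of order prime to $K$ with $h(G)=\Omega(n)$ and a fixed-point-free automorphism $\alpha$ of order $e_h=n$. By \eqref{eq:telescope}, $\alpha$ satisfies the ordered identity for $f$. For $n=\ell^m$ we have $f=\Phi_\ell\Phi_{\ell^2}\cdots\Phi_{\ell^m}$, with exactly $m=\Omega(n)$ irreducible factors. Taking $K=k$, we see that the bound in the conjecture is attained for every $m\ge1$ and every choice of $k$.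
\end{proof}

\begin{thebibliography}{9}

\bibitem{source}
\emph{The Fitting height of finite groups with a fixed-point-free automorphism satisfying an identity},
\texttt{https://tomesphere.com/paper/2110.09029}.

\end{thebibliography}
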